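# Anticommuting matrices whose squares have large total rank

Complex $n\times n$ matrices $e_1,\dots,e_k$ **anticommute** (pairwise) if $e_ie_j=-e_je_i$ whenever $i\ne j$. Nothing is assumed about the squares $e_i^2$. These notes are about how large the total rank $\sum_i\mathrm{rk}(e_i^2)$ can be, in terms of $n$ only. We begin with families where the answer is easy, and then see what is lost when the hypothesis that makes it easy is dropped.

## 1. Invertible anticommuting families have logarithmic size

The standard example is given by the Pauli matrices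
$$X=\begin{pmatrix}0&1\\1&0\end{pmatrix},\qquad Y=\begin{pmatrix}0&-i\\i&0\end{pmatrix},\qquad Z=\begin{pmatrix}1&0\\0&-1\end{pmatrix},$$
three anticommuting $2\times2$ matrices with square $\mathbf 1$. (We write $\mathbf 1$, or $\mathbf 1_d$, for the identity matrix.) Here $n=2$ and the total rank of the squares is $6$.

One observation is used repeatedly: in an anticommuting family, $e_i^2$ commutes with every $e_j$. For $j\ne i$ moving $e_j$ past $e_i^2$ costs two signs, and for $j=i$ it is obvious.

**Lemma 1.** If $e_1,\dots,e_k$ are anticommuting invertible $n\times n$ matrices, then $k\le 2\log_2 n+1$.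

**Proof.** *Reduce to matrices with square $\mathbf 1$.* The matrices $e_1^2,\dots,e_k^2$ commute, so they have a common eigenvector. Hence for some scalars $c_1,\dots,c_k$ the space $V=\{v: e_i^2v=c_iv \text{ for all } i\}$ is nonzero. Each $e_j$ commutes with each $e_i^2$, so $e_jV\subseteq V$. Each $c_i$ is nonzero because $e_i$ is invertible. Put $g_i=c_i^{-1/2}e_i|_V$. These are anticommuting $d\times d$ matrices with $d=\dim V\le n$ and $g_i^2=\mathbf 1$.

*Show that products are linearly independent.* Let $\ell\in\{k,k-1\}$ be even, and for $L=\{i_1<\dots<i_r\}\subseteq\{1,\dots,\ell\}$ put $G_L=g_{i_1}\cdots g_{i_r}$. Conjugation by $g_j$ multiplies $G_L$ by $(-1)^{|L|}$ if $j\notin L$ and by $(-1)^{|L|-1}$ if $j\in L$. If $L\neq\emptyset$, some $g_j$ with $j\le\ell$ anticommutes with $G_L$: take $j\in L$ if $|L|$ is even, and $j\notin L$ if $|L|$ is odd (such a $j$ exists because $\ell$ is even, so $L$ is not everything). Then $\mathrm{tr}\,G_L=\mathrm{tr}(g_jG_Lg_j^{-1})=-\mathrm{tr}\,G_L$, so $\mathrm{tr}\,G_L=0$.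 Now suppose $\sum_I\alpha_IG_I=0$. Multiply by $G_{I_0}^{-1}$ and take the trace. Since $G_{I_0}^{-1}G_I=\pm G_{I_0\triangle I}$, only $I=I_0$ survives, and $\alpha_{I_0}d=0$. So the $2^\ell$ matrices $G_I$ are linearly independent in a space of dimension $d^2$, and $2^{k-1}\le 2^\ell\le d^2\le n^2$. $\blacksquare$

For invertible families this gives $\sum_i\mathrm{rk}(e_i^2)=kn\le n(2\log_2n+1)$. The argument needs a little less than invertibility.

**Proposition 2.** If $e_1,\dots,e_k$ anticommute and $\mathrm{rk}(e_i^2)=\mathrm{rk}(e_i^n)$ for every $i$ (for instance, if every $e_i$ is invertible, or every $e_i$ is diagonalizable), then $\sum_i\mathrm{rk}(e_i^2)\le n(2\log_2n+1)$.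

**Proof.** *Split the space so that each $e_i$ is either invertible or nilpotent on each piece.* Write $\mathbb C^n=\bigoplus W$, the decomposition into joint generalized eigenspaces of the commuting matrices $e_1^2,\dots,e_k^2$. Each $W$ is invariant under every $e_j$, since $e_j$ commutes with all $e_i^2$. On $W$ the matrix $e_i^2$ has a single eigenvalue $c_i(W)$. If $c_i(W)\ne0$, then $e_i|_W$ is invertible. If $c_i(W)=0$, then $e_i|_W$ is nilpotent and $e_i^n|_W=0$.

*Count.* We get $\mathrm{rk}(e_i^n)=\sum_{W:\,c_i(W)\ne0}\dim W$. By Lemma 1 on $W$, at most $2\log_2\dim W+1$ indices have $c_i(W)\neq0$. Therefore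
$$\sum_i\mathrm{rk}(e_i^n)\le\sum_W\dim W\,(2\log_2\dim W+1)\le n(2\log_2n+1),$$
and by hypothesis the left side is $\sum_i\mathrm{rk}(e_i^2)$. $\blacksquare$

The displayed inequality did not use the hypothesis: it holds for every anticommuting family. The hypothesis was used only to pass from $e_i^n$ to $e_i^2$.

Two hand computations. For $n=1$ and $n=2$ the hypothesis always holds (for $n=2$ it is a tautology), so the total rank is at most $1$ and $6$ respectively. The single matrix $(1)$ and the Pauli matrices attain these values.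

## 2. What a nilpotent part can change

The first matrix that escapes Proposition 2 is the $3\times3$ nilpotent Jordan block $e$: here $e^2$ has rank $1$, but $e^3=0$. In the proof, the point of failure is a piece $W$ on which $c_i(W)=0$ while $e_i|_W$ has a nonzero square. Such an $e_i$ contributes to $\sum_i \mathrm{rk}(e_i^2)$, and Lemma 1 says nothing about how many such $e_i$ there are.

There can be many. On $\mathbb C\oplus\mathbb C^k\oplus\mathbb C$, with $b_1,\dots,b_k$ the standard basis of $\mathbb C^k$, let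
$$e_p(u,v,w)=(0,\;u\,b_p,\;b_p^Tv).$$
Then $e_pe_q(u,v,w)=(0,0,(b_p^Tb_q)u)$. So $e_pe_q=0$ for $p\neq q$, and $e_p^2$ has rank $1$. With $n=k+2$ we have $n-2$ matrices with nonzero squares: linearly many, not logarithmically many. The total rank is only $n-2$, though. At one extreme there are few matrices with squares of rank $n$; at the other there are linearly many with squares of rank $1$. Neither beats order $n\log n$. The question is whether anything in between does.

**Question.** Is there an absolute constant $C$ such that for all $n\ge2$, all $k$, and all anticommuting families of $n\times n$ matrices,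
$$\sum_{i=1}^k\mathrm{rk}(e_i^2)\le C\,n\log n\,?$$

The problem comes from "On families of anticommuting matrices". The following results are quoted with it, for every such family:

* (i) $\sum_i\mathrm{rk}(e_i^n)\le O(n\log n)$;
* (ii) if all $e_i^2\ne0$, then $k\le O(n)$;
* (iii) if all $e_i$ have rank at least $n-O(n/\log n)$, then $k\le O(\log n)$.

We shall not need them. The proof of Proposition 2 contains (i), and Section 3 contains (ii).

The answer is **no**, and the bound fails by a power of $n$. Let $S(n)$ be the maximum of $\sum_i\mathrm{rk}(e_i^2)$ over all finite anticommuting families of complex $n\times n$ matrices (Section 3 shows that these sums are bounded, so the maximum exists). Put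
$$H=2-\tfrac34\log_23=0.8112\ldots,\qquad \tau=\frac1H=1.2326\ldots$$
The number $H$ is the binary entropy of $1/4$. Since $27>16$ we have $\log_23>\tfrac43$, so $H<1$; and $\log_23<2$ gives $H>\tfrac12$. Hence $1<\tau<2$.

**Theorem 3.** For every positive $m\equiv0\pmod8$ put
$$k=2^{m/2-1},\qquad n_m=\sum_{j\text{ odd},\ j\le m/4-1}\binom mj,\qquad N_m=n_m+2k.$$
There are $k$ pairwise anticommuting $N_m\times N_m$ complex matrices $e_1,\dots,e_k$ with $\mathrm{rk}(e_p^2)=k$ for all $p$. Hence $\sum_p\mathrm{rk}(e_p^2)=k^2=2^{m-2}$, while $N_m\le2\cdot2^{Hm}$.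

**Theorem 4.** For all $n\ge1$: $\ 2^{-12}n^\tau\le S(n)\le2n^2$. Consequently $S(n)/(n\log n)\to\infty$, and no constant $C$ as in the Question exists.

## 3. The upper bound $2n^2$

**Proof that $S(n)\le 2n^2$.** The purpose is to bound the number of matrices with nonzero square by $2n$; each such square has rank at most $n$.

Discard the matrices with $e_i^2=0$, which contribute nothing, and let $e_1,\dots,e_{k'}$ be the rest. For each $i$, the polynomial $u^Te_i^2v$ in the entries of $u,v\in\mathbb C^n$ is not zero, so the product of these $k'$ polynomials is not zero. Pick $u,v$ where it does not vanish. The $k'\times k'$ matrix $M_{ij}=u^Te_ie_jv=(u^Te_i)(e_jv)$ is the product of the $k'\times n$ matrix with rows $u^Te_i$ and the $n\times k'$ matrix with columns $e_jv$. So $\mathrm{rk}\,M\le n$. The $(i,j)$ entry of $M+M^T$ is $u^T(e_ie_j+e_je_i)v$. This is $0$ for $i\ne j$ and $2u^Te_i^2v\neq0$ for $i=j$. So $M+M^T$ has rank $k'$, and it has rank at most $2n$. Hence $k'\le2n$ and $\sum_i\mathrm{rk}(e_i^2)\le k'n\le2n^2$.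 $\blacksquare$

## 4. Three-layer matrices and sums of squares

We enlarge the outer layers of the example in Section 2.

**Definition.** An identity of type $[k,\ell,t]$ is an identity
$$\Big(\sum_{p=1}^kx_p^2\Big)\Big(\sum_{q=1}^\ell y_q^2\Big)=\sum_{J=1}^tg_J(x,y)^2\tag{1}$$
with complex bilinear forms $g_1,\dots,g_t$.

For example, $(x_1^2+x_2^2)(y_1^2+y_2^2)=(x_1y_1-x_2y_2)^2+(x_2y_1+x_1y_2)^2$ has type $[2,2,2]$.

Collect the forms into a vector $g(x,y)=a(x)y$, where $a(x)=\sum_px_pa_p$ and the $a_p$ are $t\times\ell$ matrices. Then (1) says $y^Ta(x)^Ta(x)y=(\sum_p x_p^2)\,y^Ty$ for all $y$. A symmetric matrix is determined by its quadratic form, so (1) is equivalent to $a(x)^Ta(x)=(\sum_p x_p^2)\mathbf 1_\ell$. Comparing coefficients in $x$, (1) is equivalent to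
$$a_p^Ta_p=\mathbf 1_\ell,\qquad a_p^Ta_q+a_q^Ta_p=0\quad(p\neq q).\tag{2}$$
In the example, $a_1=\mathbf 1_2$ and $a_2=\begin{pmatrix}0&-1\\1&0\end{pmatrix}$.

**Lemma 5.** An identity of type $[k,\ell,t]$ yields $k$ anticommuting matrices $e_p$ of size $t+2\ell$ with $\mathrm{rk}(e_p^2)=\ell$ for all $p$.

**Proof.** On $\mathbb C^\ell\oplus\mathbb C^t\oplus\mathbb C^\ell$ put
$$e_p(u,v,w)=(0,\;a_pu,\;a_p^Tv).$$
Then $e_pe_q(u,v,w)=e_p(0,a_qu,a_q^Tv)=(0,0,a_p^Ta_qu)$. By (2), $e_pe_q+e_qe_p=0$ for $p\ne q$, and $e_p^2(u,v,w)=(0,0,u)$ has rank $\ell$. $\blacksquare$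

So we get total rank $k\ell$ in size $t+2\ell$, and we want $t+2\ell$ to be much smaller than $k\ell/\log(k\ell)$. The $[2,2,2]$ identity gives two $6\times 6$ matrices of total rank $4$. The identity with all products $x_py_q$ as forms has $t=k\ell$, which is useless. The forms must be far fewer than the products.

**First attempt: square identities.** The natural first choice is $t=\ell$, as in the $[2,2,2]$ example. This runs back into Lemma 1. If $t=\ell$, then $a_1^Ta_1=\mathbf 1$ with $a_1$ square gives $a_1a_1^T=\mathbf 1$, and every $a_p$ is invertible. Put $B_p=a_1^Ta_p$ for $p\ge2$. By (2), $B_p^T=a_p^Ta_1=-B_p$. For $p\neq q$,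
$$B_pB_q+B_qB_p=-(B_p^TB_q+B_q^TB_p)=-(a_p^Ta_1a_1^Ta_q+a_q^Ta_1a_1^Ta_p)=-(a_p^Ta_q+a_q^Ta_p)=0.$$
So $B_2,\dots,B_k$ are invertible and anticommuting, and $k-1\le2\log_2\ell+1$.

One may still take many $x$-variables by stacking. Given an identity of type $[k',\ell,\ell]$, split $x$ into $g$ groups of $k'$ variables and put $a(x)y=(a(x^{(1)})y,\dots,a(x^{(g)})y)$. This has type $[gk',\ell,g\ell]$, and the ratio of total rank to size is
$$\frac{gk'\ell}{(g+2)\ell}<k'\le2\log_2\ell+2.$$
Once more this is at most order $n\log n$. The attempt stops here: as long as the forms come in separate square blocks, each block is limited by Lemma 1. We need forms that serve all the $x$-variables at once, with $t$ larger than $\ell$ but much smaller than $k\ell$.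

We shall produce, for $k=\ell=2^{m/2-1}$, an identity of type $[k,k,n_m]$. Since $n_m\le2^{Hm}=(4k^2)^H$, this means $O(k^{2H})=O(k^{1.623})$ forms. The variables $x,y$ range over two spaces on which Clifford matrices act.

## 5. Clifford matrices and the two half-spaces

From now on $m=2D$ is positive with $m\equiv0\pmod8$, so $D\equiv0\pmod4$, and $K=2^D$. For $1\le j\le D$ put
$$\gamma_{2j-1}=Z^{\otimes(j-1)}\otimes X\otimes\mathbf 1_2^{\otimes(D-j)},\qquad\gamma_{2j}=Z^{\otimes(j-1)}\otimes Y\otimes\mathbf 1_2^{\otimes(D-j)}.$$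
The pattern is visible for two tensor factors, where the formula gives $X\otimes\mathbf 1,\ Y\otimes\mathbf 1,\ Z\otimes X,\ Z\otimes Y$.

These are $K\times K$ matrices with $\gamma_i^2=\mathbf 1$. They anticommute. For $\gamma_{2j-1},\gamma_{2j}$ the only noncommuting factors are $X,Y$ in position $j$. For matrices belonging to $j<j'$, the only noncommuting factors are in position $j$, where $X$ or $Y$ meets $Z$. Since $X,Z$ are symmetric and $Y$ is antisymmetric, $\gamma_i^T=\gamma_i$ for $i$ odd and $\gamma_i^T=-\gamma_i$ for $i$ even. (These are $2D=2\log_2K$ invertible anticommuting $K\times K$ matrices, so Lemma 1 is sharp up to the additive $1$.)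

For $I=\{i_1<\dots<i_r\}\subseteq[m]=\{1,\dots,m\}$ let $\Gamma_I=\gamma_{i_1}\cdots\gamma_{i_r}$.

**Step 1: inverses, conjugation, expansion.** The purpose is to compute freely with the $\Gamma_I$ and to expand any matrix in them.

**(F1)** $\Gamma_I^{-1}=\gamma_{i_r}\cdots\gamma_{i_1}=(-1)^{r(r-1)/2}\Gamma_I$ with $r=|I|$. Reversing the order takes $r(r-1)/2$ transpositions of distinct $\gamma$'s.

**(F2)** $\Gamma_J\Gamma_I\Gamma_J^{-1}=(-1)^{|I||J|+|I\cap J|}\Gamma_I$. Conjugation by $\gamma_j$ multiplies $\Gamma_I$ by $(-1)^{|I|}$ if $j\notin I$ and by $(-1)^{|I|-1}$ if $j\in I$. Multiply these signs over $j\in J$.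

**(F3)** $\mathrm{tr}(\Gamma_I^{-1}\Gamma_{I'})=K$ if $I=I'$ and $0$ otherwise. Indeed $\Gamma_I^{-1}\Gamma_{I'}=\pm\Gamma_{I\triangle I'}$, and $\mathrm{tr}\,\Gamma_L=0$ for $L\ne\emptyset$ by the trace argument of Lemma 1 (it needs an even number of generators, and $m$ is even). Hence the $2^m=K^2$ matrices $\Gamma_I$ are a basis of the $K\times K$ matrices, and for every $A$
$$A=\frac1K\sum_{I\subseteq[m]}\mathrm{tr}(\Gamma_I^{-1}A)\,\Gamma_I.$$

**Step 2: a symmetric form compatible with the $\gamma$'s.** The purpose is to control transposes. Let $\mathcal C=\gamma_2\gamma_4\cdots\gamma_{2D}$, an invertible matrix. Transposing reverses the order and gives $D$ signs; putting the order back gives $D(D-1)/2$ more. So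
$$\mathcal C^T=(-1)^D\gamma_{2D}\cdots\gamma_4\gamma_2=(-1)^{D+D(D-1)/2}\,\mathcal C=\mathcal C,$$
because $D\equiv0\pmod4$. Next, $\mathcal C\gamma_i=\gamma_i^T\mathcal C$ for all $i$. If $i$ is odd, $\gamma_i$ anticommutes with all $D$ factors of $\mathcal C$, and $\mathcal C\gamma_i=(-1)^D\gamma_i\mathcal C=\gamma_i\mathcal C=\gamma_i^T\mathcal C$. If $i$ is even, it anticommutes with all but one, and $\mathcal C\gamma_i=(-1)^{D-1}\gamma_i\mathcal C=-\gamma_i\mathcal C=\gamma_i^T\mathcal C$. Moving $\mathcal C$ through a product,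
$$\mathcal C\Gamma_I=\gamma_{i_1}^T\cdots\gamma_{i_r}^T\mathcal C=(\gamma_{i_r}\cdots\gamma_{i_1})^T\mathcal C=(\Gamma_I^{-1})^T\mathcal C.$$
Since $\Gamma_I^{-1}=\pm\Gamma_I$, with the same sign on both sides, we may move the inverse across:

**(F4)** $\Gamma_I^T\mathcal C=\mathcal C\Gamma_I^{-1}$. Hence $(\mathcal C\Gamma_I)^T=\Gamma_I^T\mathcal C=\mathcal C\Gamma_I^{-1}=(-1)^{r(r-1)/2}\,\mathcal C\Gamma_I$ with $r=|I|$.

So $\mathcal C\Gamma_I$ is symmetric if $|I|\equiv0,1\pmod4$ and antisymmetric if $|I|\equiv2,3\pmod4$.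

**Step 3: the half-spaces $S^\pm$.** The purpose is to find two spaces of dimension $k$ and a parity rule. Let $\omega=\Gamma_{[m]}$. Since $m(m-1)/2$ is even, (F1) gives $\omega^{-1}=\omega$, so $\omega^2=\mathbf 1$, and (F4) gives $\omega^T\mathcal C=\mathcal C\omega$. By (F2) with $J=[m]$, the sign is $(-1)^{|I|m+|I|}=(-1)^{|I|}$, so $\omega\Gamma_I=(-1)^{|I|}\Gamma_I\omega$. As $\omega^2=\mathbf 1$ and $\mathrm{tr}\,\omega=0$, the space $\mathbb C^K$ is the direct sum of
$$S^+=\ker(\omega-\mathbf 1),\qquad S^-=\ker(\omega+\mathbf 1),\qquad\dim S^\pm=K/2=2^{m/2-1}=k.$$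
For $x\in S^\varepsilon$, $y\in S^{\varepsilon'}$ with signs $\varepsilon,\varepsilon'$,
$$x^T\mathcal C\Gamma_Iy=\varepsilon\,x^T\omega^T\mathcal C\Gamma_Iy=\varepsilon\,x^T\mathcal C\omega\Gamma_Iy=\varepsilon(-1)^{|I|}x^T\mathcal C\Gamma_I\omega y=\varepsilon\varepsilon'(-1)^{|I|}x^T\mathcal C\Gamma_Iy.$$
Therefore:

**(F5)** $x^T\mathcal C\Gamma_Iy=0$ unless $(-1)^{|I|}=\varepsilon\varepsilon'$.

Let $\beta(x,y)=x^T\mathcal Cy$, a nondegenerate symmetric bilinear form on $\mathbb C^K$. By (F5) with $I=\emptyset$, the spaces $S^+$ and $S^-$ are $\beta$-orthogonal. They span $\mathbb C^K$, so $\beta$ is nondegenerate on each of them. Over $\mathbb C$, a nondegenerate symmetric bilinear form has an orthonormal basis.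

## 6. The square of a spinor pairing

We now have many bilinear forms on $S^+\times S^-$: for each $J\subseteq[m]$ put
$$f_J(x,y)=x^T\mathcal C\Gamma_Jy\qquad(x\in S^+,\ y\in S^-).$$
By (F5), $f_J=0$ if $|J|$ is even. The goal is to write $\beta(x,x)\beta(y,y)$, which is $(\sum x_p^2)(\sum y_q^2)$ in orthonormal bases, as a combination of few of the $f_J^2$.

**Step 4: a Fierz identity.** The purpose is to expand $f_J^2$, a product of two pairings of $x$ with $y$, into products of a pairing of $x$ with $x$ and a pairing of $y$ with $y$. A number equals its transpose, so by (F4)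
$$f_J^2=(x^T\mathcal C\Gamma_Jy)(y^T\Gamma_J^T\mathcal Cx)=x^T\mathcal C\,\Gamma_J\,(yy^T\mathcal C)\,\Gamma_J^{-1}\,x.$$
The matrix $yy^T\mathcal C$ has the expansion of (F3), with coefficients $\mathrm{tr}(\Gamma_I^{-1}yy^T\mathcal C)=y^T\mathcal C\Gamma_I^{-1}y$. Conjugating each $\Gamma_I$ by $\Gamma_J$ with (F2),
$$f_J^2=\frac1K\sum_I(-1)^{|I||J|+|I\cap J|}\,(x^T\mathcal C\Gamma_Ix)\,(y^T\mathcal C\Gamma_I^{-1}y).$$
Now discard terms. If $|I|$ is odd, the last factor is $0$ by (F5), because both its arguments lie in $S^-$. If $|I|\equiv2\pmod4$, then $\mathcal C\Gamma_I$ is antisymmetric by (F4), and $y^T\mathcal C\Gamma_I^{-1}y=\pm y^T\mathcal C\Gamma_Iy=0$. If $|I|\equiv0\pmod4$, then $\Gamma_I^{-1}=\Gamma_I$ and $(-1)^{|I||J|}=1$. So for all $J$,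
$$f_J(x,y)^2=\frac1K\sum_{|I|\equiv0\,(\mathrm{mod}\,4)}(-1)^{|I\cap J|}\,(x^T\mathcal C\Gamma_Ix)\,(y^T\mathcal C\Gamma_Iy).\tag{3}$$

Two terms on the right are of the kind we want. For $I=\emptyset$ we get $\beta(x,x)\beta(y,y)$. For $I=[m]$ we have $x^T\mathcal C\omega x=\beta(x,x)$ and $y^T\mathcal C\omega y=-\beta(y,y)$, because $\omega y=-y$. The terms with $|I|=4,8,\dots,m-4$ are unwanted.

**The case $m=8$ by hand.** Here $K=16$, $k=8$, and $|I|\in\{0,4,8\}$. Sum (3) over the eight singletons $J=\{j\}$. The coefficient of the $I$-term becomes $\frac1{16}\sum_j(-1)^{|I\cap\{j\}|}=\frac1{16}(8-2|I|)$. This is $\frac12$ for $I=\emptyset$, it is $0$ for every $|I|=4$, and it is $-\frac12$ for $I=[8]$. Hence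
$$\sum_{j=1}^8f_{\{j\}}(x,y)^2=\tfrac12\beta(x,x)\beta(y,y)+\bigl(-\tfrac12\bigr)\bigl(-\beta(x,x)\beta(y,y)\bigr)=\beta(x,x)\beta(y,y).$$
In orthonormal bases this is an identity of type $[8,8,8]$. The linear function $8-2|I|$ vanishes at the one bad size $4$, and its opposite values at $0$ and $8$ fit the opposite signs of the two good terms. For larger $m$ there are more bad sizes, and we use a polynomial of higher degree.

## 7. A polynomial that vanishes at the bad sizes

**Step 5: sums over all $J$ of a given size.** The purpose is to see which functions of $|I|$ can appear as coefficients. For $|I|=r$, sorting the sets $J$ of size $j$ by $i=|I\cap J|$,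
$$\sum_{|J|=j}(-1)^{|I\cap J|}=K_j(r):=\sum_{i=0}^{j}(-1)^i\binom ri\binom{m-r}{j-i}.$$
For example $K_0=1$, $K_1(r)=m-2r$ and $K_2(r)=\frac12\bigl((m-2r)^2-m\bigr)$. In general $K_j$ is a polynomial in $r$ of degree at most $j$, with coefficient of $r^j$ equal to
$$\sum_{i=0}^j\frac{(-1)^i}{i!}\cdot\frac{(-1)^{j-i}}{(j-i)!}=\frac{(-1)^j}{j!}\sum_{i=0}^j\binom ji=\frac{(-2)^j}{j!}\neq0.$$
So $K_j$ has degree exactly $j$, and every polynomial of degree at most $s$ is a linear combination of $K_0,\dots,K_s$. In other words, a coefficient function of degree $s$ in $|I|$ costs only sets $J$ of size at most $s$.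

**Step 6: the choice of polynomial.** The bad sizes are $4,8,\dots,m-4$. Let $s=m/4-1$, which is odd because $m\equiv0\pmod8$, and
$$\varphi(r)=\prod_{i=1}^s(r-4i)=\sum_{j=0}^s\lambda_jK_j(r),\qquad\lambda_j\in\mathbb C.$$
It vanishes at every bad size. At the good sizes $\varphi(0)=(-4)^ss!\ne0$, and
$$\varphi(m)=\prod_{i=1}^s(m-4i)=\prod_{i=1}^s4\Bigl(\frac m4-i\Bigr)=4^ss!=-\varphi(0),$$
where the last equality uses that $s$ is odd.

**Step 7: the identity.** Multiply (3) by $\lambda_{|J|}$ and sum over all $J$ with $|J|\le s$. The $I$-term acquires the coefficient $\frac1K\varphi(|I|)$, so only $I=\emptyset$ and $I=[m]$ survive: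
$$\sum_{j\le s}\lambda_j\sum_{|J|=j}f_J^2=\frac{\varphi(0)}K\,\beta(x,x)\beta(y,y)-\frac{\varphi(m)}K\,\beta(x,x)\beta(y,y)=\frac{2\varphi(0)}K\,\beta(x,x)\beta(y,y).\tag{4}$$
The oddness of $s$ matters: with $\varphi(m)=\varphi(0)$ the right side would cancel. On the left, $f_J=0$ whenever $|J|$ is even. So only the sets $J$ of odd size at most $s$ contribute, and there are $n_m$ of them.

**Where the saving comes from.** Suppose we had not noticed that the terms with $|I|\equiv2\pmod4$ vanish. We would then ask $\varphi$ to vanish at all of $2,4,\dots,m-2$, so its degree would be at least $m/2-1$. The number of sets $J$ of odd size at most $m/2-1$ is half of $2^{m-1}$, by the symmetry $J\mapsto[m]\setminus J$ (it preserves odd sizes, and $m/2$ is even). That is $2^{m-2}=k^2$, the count of the trivial identity. The antisymmetry in (F4) halves the number of roots, and this brings $|J|$ below $m/4$.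

**The case $m=16$ by hand.** Here $K=256$, $k=128$, $s=3$, and $\varphi(r)=(r-4)(r-8)(r-12)$. With $t=8-r$ we get $\varphi=16t-t^3$ and $K_1=2t$. Substituting $i\mapsto j-i$ in the definition shows $K_j(m-r)=(-1)^jK_j(r)$, so $K_3$ is odd in $t$. Its leading coefficient in $t$ is $\frac43$, and at $r=0$, that is $t=8$, it equals $\binom{16}3=560$. So $K_3=\frac13(4t^3-46t)$. This gives $\varphi=\frac94K_1-\frac34K_3$. Also $2\varphi(0)/K=-768/256=-3$, and (4) becomes
$$\beta(x,x)\beta(y,y)=\tfrac14\sum_{|J|=3}f_J^2-\tfrac34\sum_{|J|=1}f_J^2,$$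
with $560+16=576$ forms instead of $k^2=16384$ products. The negative coefficient is harmless because we work over $\mathbb C$.

## 8. The matrices and their size

**Proof of Theorem 3.** *Step 8: write (4) in coordinates.* The purpose is to obtain an identity of type $[k,k,n_m]$. Choose $\beta$-orthonormal bases $s_1,\dots,s_k$ of $S^+$ and $t_1,\dots,t_k$ of $S^-$. For odd $j\le s$ choose $\mu_j\in\mathbb C$ with $\mu_j^2=\lambda_jK/(2\varphi(0))$. Let $a_p$ be the $n_m\times k$ matrix, with rows indexed by the sets $J$ of odd size at most $s$, with entries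
$$(a_p)_{J,q}=\mu_{|J|}\,s_p^T\mathcal C\Gamma_Jt_q,$$
and let $a(x)=\sum_px_pa_p$. For $x,y\in\mathbb C^k$, the $J$-th entry of $a(x)y$ is $\mu_{|J|}f_J\bigl(\sum_px_ps_p,\sum_qy_qt_q\bigr)$. By (4) the sum of the squares of these entries is
$$\beta\Bigl(\sum_p x_ps_p,\sum_p x_ps_p\Bigr)\,\beta\Bigl(\sum_q y_qt_q,\sum_q y_qt_q\Bigr)=\Bigl(\sum_px_p^2\Bigr)\Bigl(\sum_qy_q^2\Bigr).$$
This is (1) with $\ell=k$ and $t=n_m$, so the $a_p$ satisfy (2).

*Step 9: apply Lemma 5.* It gives $k$ anticommuting matrices of size $n_m+2k=N_m$ with $\mathrm{rk}(e_p^2)=k$. Concretely, $e_p(u,v,w)=(0,a_pu,a_p^Tv)$ on $\mathbb C^k\oplus\mathbb C^{n_m}\oplus\mathbb C^k$. Hence $\sum_p\mathrm{rk}(e_p^2)=k^2=2^{m-2}$.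

*Step 10: bound $N_m$.* For $j\le m/4$ we have $(\frac14)^j(\frac34)^{m-j}=(\frac34)^m3^{-j}\ge(\frac34)^m3^{-m/4}=(\frac14)^{m/4}(\frac34)^{3m/4}$. Moreover
$$\bigl(\tfrac14\bigr)^{m/4}\bigl(\tfrac34\bigr)^{3m/4}=2^{-m/2}\cdot2^{-3m/2}\cdot3^{3m/4}=2^{-m(2-\frac34\log_23)}=2^{-Hm}.$$
By the binomial theorem,
$$1=\bigl(\tfrac14+\tfrac34\bigr)^m\ge\sum_{j\le m/4}\binom mj\bigl(\tfrac14\bigr)^j\bigl(\tfrac34\bigr)^{m-j}\ge2^{-Hm}\sum_{j\le m/4}\binom mj\ge2^{-Hm}n_m.$$
So $n_m\le2^{Hm}$. Also $2k=2^{m/2}\le2^{Hm}$ because $H>\frac12$. Hence $N_m\le2\cdot2^{Hm}$. $\blacksquare$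

For $m=8$ we get eight matrices of size $N_8=8+16=24$, with total rank $64$. For $m=16$ we get $128$ matrices of size $576+256=832$, each with square of rank $128$, and total rank $16384$.

## 9. All sizes $n$, and the failure of $O(n\log n)$

**Proof of Theorem 4.** The upper bound is Section 3. For the lower bound we must pass from the special sizes $N_m$ to all $n$.

*Step 11: monotonicity.* Adding zero rows and columns to all matrices of a family preserves anticommutation and the ranks of the squares. So $S$ is nondecreasing.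

*Step 12: small $n$.* If $n<24$, the single matrix $\mathbf 1_n$ gives $S(n)\ge n$. Since $0<\tau-1<1$, we have $n^{\tau-1}\le n<24<2^{12}$, so $n\ge2^{-12}n^\tau$.

*Step 13: large $n$.* If $n\ge24=N_8$, let $m$ be the largest positive multiple of $8$ with $N_m\le n$. It exists because $N_m$ increases to infinity with $m$. Then $n<N_{m+8}\le2\cdot2^{H(m+8)}$. Raising $n/2<2^{H(m+8)}$ to the power $\tau=1/H$ gives $2^{m+8}>(n/2)^\tau$. Using $\tau<2$,
$$S(n)\ge S(N_m)\ge2^{m-2}>2^{-10}\Bigl(\frac n2\Bigr)^\tau=2^{-10-\tau}n^\tau\ge2^{-12}n^\tau.$$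

*Step 14: conclusion.* Since $\tau>1$, we have $S(n)/(n\log n)\ge2^{-12}n^{\tau-1}/\log n\to\infty$. For every $C$, the inequality $\sum_i\mathrm{rk}(e_i^2)\le Cn\log n$ fails for some family of $n\times n$ matrices once $n$ is large. The answer to the Question is no. $\blacksquare$

## 10. The quoted bounds, and the link back to sums of squares

It is instructive to see how these matrices live with (i)–(iii). They satisfy $e_p^3=0$, so $e_p^{N_m}=0$ and (i) says nothing about them; the whole contribution to $\sum_p\mathrm{rk}(e_p^2)$ is nilpotent. Their number is $k\le N_m$, in line with (ii). As for (iii), $a_p^Ta_p=\mathbf 1_k$ forces $\mathrm{rk}\,a_p=k\le n_m$, so $\mathrm{rk}\,e_p=\mathrm{rk}\,a_p+\mathrm{rk}\,a_p^T=2k\le\frac23N_m$. This is far below the rank that (iii) asks for when $m$ is large.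

Theorem 4 places the growth exponent of $S(n)$ between $\tau=1.2326\ldots$ and $2$; the exact exponent is not determined here. Improving the upper exponent has a consequence for sums of squares. Let $s(k)$ be the least $t$ for which an identity of type $[k,k,t]$ exists. Then $s(k)\ge k$, since $a_1^Ta_1=\mathbf 1_k$. Lemma 5 and monotonicity give
$$k^2\le S(s(k)+2k)\le S(3s(k)).$$
So if $S(n)=O(n^{2-\varepsilon})$ for some $0<\varepsilon<1$, then $k^2=O\bigl(s(k)^{2-\varepsilon}\bigr)$, that is, $s(k)=\Omega\bigl(k^{2/(2-\varepsilon)}\bigr)$. This would be a superlinear lower bound for the complex sum-of-squares problem.
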